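\title{A supercongruence for a sum of products of four binomial coefficients and the curve $y^2=x^3-x$}

\begin{abstract}
Let $w_n=\sum_{k=0}^n\binom nk\binom{n+k}k\binom{2k}k\binom{2(n-k)}{n-k}(-8)^{n-k}$. We prove that for every prime $p>3$ the sum $\sum_{n<p}w_n/(-48)^n$ is congruent modulo $p^2$ to $4a^2-2p$ if $p=a^2+4b^2$, and to $0$ if $p\equiv3\pmod4$. The sum is the value at $u=1/6$ of a polynomial that factors modulo $p^2$ as the Legendre value $P_{(p-1)/2}(3)$ times the truncation of a hypergeometric series. Both factors belong to elliptic curves isogenous to $y^2=x^3-x$. For $p\equiv3\pmod4$ both are divisible by $p$; for $p\equiv1\pmod4$ both are congruent modulo $p^2$ to the unit root of Frobenius of that curve. The main step describes the truncated series modulo $p^2$ by means of an explicit lift of Frobenius on the parameter line.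
\end{abstract}

\section{Introduction}\label{sec:intro}

For $n=0,1,2,\dots$ let
\[
w_n=\sum_{k=0}^n\binom nk\binom{n+k}k\binom{2k}k\binom{2(n-k)}{n-k}(-8)^{n-k},
\]
so that $w_0,\dots,w_4=1,\,-12,\,228,\,-3504,\,44580$. For a prime $p>3$ the numbers $w_n/(-48)^n$ have denominators prime to $p$ and can be reduced modulo $p^2$. We prove the following statement, which was posed as Conjecture~3 in \cite{MO}.

\begin{theorem}\label{thm:main}
Let $p>3$ be a prime. Then
\[
\sum_{n=0}^{p-1}\frac{w_n}{(-48)^n}\equiv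
\begin{cases}
4a^2-2p \pmod{p^2} & \text{if } p=a^2+4b^2 \text{ with } a,b\in\mathbb Z,\\
0 \pmod{p^2} & \text{if } p\equiv 3\pmod 4.
\end{cases}
\]
\end{theorem}

An odd prime has the form $a^2+4b^2$ exactly when $p\equiv1\pmod4$, and then $a$ is determined up to sign, so the two cases cover all primes $p>3$.

\subsection*{What the two sides measure}
Let $p=a^2+4b^2$ and $\pi=a+2bi$. Then $\pi\bar\pi=p$ and $\pi^2+\bar\pi^2=4a^2-2p$. Choose a square root of $-1$ in $\mathbb Z_p$. One of $\pi,\bar\pi$ becomes a unit $e$ and the other becomes $p/e$, so $4a^2-2p\equiv e^2\pmod{p^2}$. The right-hand side of Theorem~\ref{thm:main} is therefore a square. Its square root has a geometric meaning. Let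
\[
E:\ y^2=x^3-x,\qquad a_p=p+1-\#E(\mathbb F_p).
\]
For $p\equiv1\pmod4$ the polynomial $T^2-a_pT+p$ has exactly one root $e_p$ in $\mathbb Z_p^\times$, the \emph{unit root of Frobenius} of $E$, and $e_p=\pm e$ (Proposition~\ref{prop:CM}). For $p\equiv3\pmod4$ one has $a_p=0$.

On the left-hand side, sums of products of two binomial coefficients count points. Put $h=(p-1)/2$, let $P_n$ be the Legendre polynomial, and consider
\[
E_c:\ y^2=x(x^2-2cx+1).
\]
For $c\in\mathbb F_p$ with $c^2\neq1$, Euler's criterion and the power sums $\sum_{x\in\mathbb F_p}x^j$ show that $p+1-\#E_c(\mathbb F_p)$ is congruent modulo $p$ to the coefficient of $x^{p-1}$ in $(x(x^2-2cx+1))^h$, and this coefficient is $P_h(c)=\sum_k\binom hk\binom{h+k}k\bigl(\frac{c-1}2\bigr)^k$ modulo $p$ by \eqref{eq:hasse} below. With four binomial coefficients on the left and a square on the right, one is led to guess that the sum is congruent to a product of two such quantities, each attached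 to a curve isogenous to $E$: each should be $e_p$ modulo $p^2$ when $p\equiv1\pmod4$, and each should be divisible by $p$ when $p\equiv3\pmod4$. This is what we prove.

\subsection*{The two factors}
Write $F(a,b;\gamma;z)$ for the Gauss hypergeometric series and put $d=1-4u$,
\[
G(u)=d^{-1/2}F\Bigl(\tfrac14,\tfrac12;1;\frac{-4u^2}{d}\Bigr)=\sum_{n\ge0}g_nu^n,\qquad G_{<p}(u)=\sum_{n<p}g_nu^n,
\]
\[
S_p(u)=\sum_{n=0}^{p-1}\sum_{k=0}^n\binom nk\binom{n+k}k\binom{2k}k\binom{2(n-k)}{n-k}u^{n-k}\Bigl(\frac{4u-1}{16}\Bigr)^k .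
\]
At $u=\frac16$ we have $\frac{4u-1}{16}=-\frac1{48}$ and $u=\frac{-8}{-48}$, so $S_p(\frac16)=\sum_{n<p}w_n/(-48)^n$.

\begin{theorem}\label{thm:factor}
For every prime $p>3$ we have $S_p(u)\equiv P_h(3)\,G_{<p}(u)\pmod{p^2}$ in $\mathbb Z_{(p)}[u]$.
\end{theorem}

\begin{theorem}\label{thm:values}
Let $p>3$ be a prime.
\begin{itemize}
\item[(a)] If $p\equiv3\pmod4$, then $P_h(3)\equiv G_{<p}(\frac16)\equiv0\pmod p$, and hence $S_p(\frac16)\equiv0\pmod{p^2}$.
\item[(b)] If $p=a^2+4b^2$, then $P_h(3)\equiv G_{<p}(\frac16)\equiv e_p\pmod{p^2}$, and hence $S_p(\frac16)\equiv e_p^2\equiv4a^2-2p\pmod{p^2}$.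
\end{itemize}
\end{theorem}

Theorem~\ref{thm:main} is contained in Theorem~\ref{thm:values}.

\begin{example}\label{ex:five}
Let $p=5=1^2+4\cdot1^2$. Then
\[
S_5(\tfrac16)=1+\frac14+\frac{19}{192}+\frac{73}{2304}+\frac{3715}{442368}=\frac{614467}{442368}\equiv19\equiv4-10\pmod{25}.
\]
The first factor is $P_2(3)=13$. The recurrence \eqref{eq:rec} gives $g_0,\dots,g_4=1,\,2,\,\frac{11}2,\,17,\,\frac{895}{16}$, so the second factor is $G_{<5}(\frac16)=\frac{33343}{20736}\equiv13\pmod{25}$. The curve $E$ has the eight points $O$, $(0,0)$, $(\pm1,0)$, $(2,\pm1)$, $(3,\pm2)$ over $\mathbb F_5$, so $a_5=-2$; and $13^2+2\cdot13+5=200$ shows $e_5\equiv13\pmod{25}$. Finally $13^2\equiv19\pmod{25}$. The modulus $p^2$ in Theorem~\ref{thm:main} cannot be replaced by $p^3$: here $S_5(\frac16)-(4-10)=\frac{3268675}{442368}$ with $3268675=25\cdot130747$ and $5\nmid130747$.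
\end{example}

\subsection*{Plan of the proof}
Theorem~\ref{thm:factor} is elementary and is proved in Section~\ref{sec:factor}. In Section~\ref{sec:G} we substitute $u=\rho/(1+\rho)^2$, which turns $G$ into $N\cdot F(\frac14,\frac14;1;\rho^4)$ with $N^2=(1+\rho)^3/(1-\rho)$; the second factor is the analogue of $P_h(c)$ for $c^2=1-\rho^4$. The point $u=\frac16$ corresponds to $\rho_0=2-\sqrt3$, and Section~\ref{sec:isog} shows that the associated curve $E_{c_0}$, as well as $E_3$, is isogenous to $E$. This settles the primes $p\equiv3\pmod4$ (Section~\ref{sec:ss}), where only congruences modulo $p$ are needed. For $p\equiv1\pmod4$, Section~\ref{sec:frob} identifies $P_h(3)$ and $P_h(c_0)$ modulo $p^2$ by lifting the Frobenius isogeny to characteristic zero. What remains is to compare $G_{<p}(u)$ with $P_h(c)$ modulo $p^2$. The obstacle is the irrational factor $N$; it is removed in Sections~\ref{sec:delta} and~\ref{sec:mainprop} by dividing $N$ by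 its image under a suitable lift of Frobenius on the $\rho$-line. Section~\ref{sec:end} specializes to $\rho_0$.

\section{Background}\label{sec:background}

Throughout, $p>3$ is a prime and $h=(p-1)/2$. We write $[x^j]A$ for the coefficient of $x^j$ in $A$.

\subsection*{Legendre polynomials and hypergeometric series}
The polynomials $P_n\in\mathbb Z[\frac12][c]$ are defined by $\sum_nP_n(c)t^n=(1-2ct+t^2)^{-1/2}$. They satisfy $P_n(1)=1$, $P_n(-c)=(-1)^nP_n(c)$, $P_n(c)=\sum_k\binom nk\binom{n+k}k\bigl(\frac{c-1}2\bigr)^k$, and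
\begin{align}
(1-c^2)P_n''&=2cP_n'-n(n+1)P_n,\label{eq:L1}\\
(2n+1)(1-c^2)P_n'&=n(n+1)(P_{n-1}-P_{n+1}),\label{eq:L2}\\
(2n+1)\,cP_n&=(n+1)P_{n+1}+nP_{n-1}.\label{eq:L3}
\end{align}
With $(a)_k=a(a+1)\cdots(a+k-1)$, the hypergeometric series is $F(a,b;\gamma;z)=\sum_k\frac{(a)_k(b)_k}{(\gamma)_k\,k!}z^k$. Comparing coefficients shows that $F(a,b;1;z)$ is the only power series $y\in\mathbb Q[[z]]$ with
\begin{equation}\label{eq:hyp}
\theta_z^2y=z(\theta_z+a)(\theta_z+b)y,\qquad y(0)=1,\qquad\text{where }\theta_z=z\tfrac d{dz}.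
\end{equation}
We use Euler's transformation $F(a,b;\gamma;z)=(1-z)^{\gamma-a-b}F(\gamma-a,\gamma-b;\gamma;z)$ and Gauss' transformation \cite[(3.1.11)]{AAR}
\begin{equation}\label{eq:gauss}
F\Bigl(a,b;2b;\frac{4x}{(1+x)^2}\Bigr)=(1+x)^{2a}F\bigl(a,a-b+\tfrac12;b+\tfrac12;x^2\bigr).
\end{equation}

\begin{lemma}\label{lem:legendre}
As polynomials in $c$, $P_n(c)=F(-\frac n2,\frac{n+1}2;1;1-c^2)$ for even $n$, and $P_n(c)=c\,F(\frac{1-n}2,1+\frac n2;1;1-c^2)$ for odd $n$.
\end{lemma}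

\begin{proof}
Put $c=(1-z)^{1/2}\in\mathbb Q[[z]]$ and $y(z)=P_n(c)$. Since $z=1-c^2$,
\begin{equation}\label{eq:chain}
\frac d{dc}=-2c\frac d{dz},\qquad \frac{d^2}{dc^2}=-2\frac d{dz}+4(1-z)\frac{d^2}{dz^2},
\end{equation}
and \eqref{eq:L1} becomes $4z(1-z)y''+(4-6z)y'+n(n+1)y=0$. Multiplying by $z/4$ gives $\theta_z^2y=z\bigl(\theta_z^2+\frac12\theta_z-\frac{n(n+1)}4\bigr)y$, which is \eqref{eq:hyp} with $a=-\frac n2$, $b=\frac{n+1}2$. Thus the first formula holds in $\mathbb Q[[z]]$ for all $n$, and Euler's transformation gives the second. In the stated cases the series terminate.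
\end{proof}

If $\mathcal R$ is a commutative $\mathbb Z_{(p)}$-algebra and $A\in1+x\mathcal R[[x]]$, then
\begin{equation}\label{eq:half}
A^{p/2}\equiv1\pmod{(p,x^p)},
\end{equation}
because $A^p\equiv1\pmod{(p,x^p)}$ and a series with constant term $1$ has only one square root with constant term $1$. Writing $A^h=A^{-1/2}A^{p/2}$ for $A=1-2cx+x^2$, we obtain
\begin{equation}\label{eq:hasse}
[x^{p-1}]\bigl(x(x^2-2cx+1)\bigr)^h=[x^h](1-2cx+x^2)^h\equiv P_h(c)\pmod p.
\end{equation}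

\subsection*{Elliptic curves over the Witt vectors}
Let $W=W(\overline{\mathbb F}_p)$: the complete discrete valuation ring with uniformizer $p$ and residue field $\overline{\mathbb F}_p$. Let $L$ be its fraction field and $\operatorname{Fr}$ the automorphism of $W$ that lifts $x\mapsto x^p$; it fixes $\mathbb Z_p$. By Hensel's lemma every unit of $W$ has a square root in $W$. An elliptic curve over $L$ has \emph{good reduction} if it has a Weierstrass equation over $W$ whose discriminant is a unit. This holds for $E$, and for $E_c$ whenever $c\in W$ and $c^2-1\in W^\times$: the roots of the cubic are $0,\alpha,\alpha^{-1}$ with $\alpha+\alpha^{-1}=2c$ and $(\alpha-\alpha^{-1})^2=4(c^2-1)$. We use the invariant differentials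
\[
\omega=\frac{dx}y\ \text{ on }E,\qquad \omega_c=-\frac{dx}{2y}\ \text{ on }E_c,
\]
and the following standard facts.
\begin{itemize}
\item[(E1)] An isogeny over $L$ between curves with good reduction extends uniquely to a homomorphism of the smooth proper models over $W$ (N\'eron mapping property), and its reduction is an isogeny of the same degree.
\item[(E2)] On a curve with good reduction, the torsion points of order prime to $p$ are defined over $L$, and reduction is injective on them.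
\item[(E3)] If $\psi,\chi$ are isogenies over $L$ with the same source and $\ker\psi\subset\ker\chi$, then $\chi=\varphi\psi$ for an isogeny $\varphi$ over $L$.
\item[(E4)] Pullback of invariant differentials is additive in the isogeny, so $[n]$ acts as $n$; the dual isogeny satisfies $\psi\hat\psi=[\deg\psi]$; translations act trivially; and a nonconstant morphism between elliptic curves is an isogeny followed by a translation. The $p$-Frobenius $(x,y)\mapsto(x^p,y^p)$ has degree $p$, is injective on points, and pulls back invariant differentials to $0$.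
\item[(E5)] For a curve over $\mathbb F_p$ with $p+1-a_p$ rational points, the Frobenius endomorphism satisfies $T^2-a_pT+p=0$. A curve over $\overline{\mathbb F}_p$ is \emph{supersingular} if it has no point of order $p$; for $y^2=\mathrm{cubic}(x)$ this holds if and only if $[x^{p-1}]\,\mathrm{cubic}(x)^h=0$ \cite[V.4.1(a)]{Sil}.
\end{itemize}

\section{The factorization of $S_p(u)$}\label{sec:factor}

Note that $d^{-1/2}=\sum_m\binom{2m}mu^m$ and $\sqrt d=d\cdot d^{-1/2}$ lie in $1+u\mathbb Z[[u]]$. Put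
\[
X=\frac{1-2u}{\sqrt d},\qquad Z=1-X^2=\frac{-4u^2}d,\qquad \kappa_k=\binom hk\binom{h+k}k,\qquad \Psi(X)=\sum_{k=0}^h\kappa_kP_{2k}(X).
\]
The first step replaces the double sum, whose range $n\le p-1$ couples the two summation variables, by the truncation of a single closed expression.

\begin{lemma}\label{lem:trunc}
Modulo $p^2$, the polynomial $S_p(u)$ is congruent to the truncation to degrees $<p$ of the power series $d^{-1/2}\Psi(X)$.
\end{lemma}

\begin{proof}
Use $\binom nk\binom{n+k}k=\binom{n+k}{2k}\binom{2k}k$ and put $m=n-k$: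
\[
S_p(u)=\sum_{m+k\le p-1}\binom{m+2k}{2k}\binom{2k}k^2\binom{2m}mu^m\Bigl(\frac{-d}{16}\Bigr)^k.
\]
For $h<k\le p-1$ we have $p\mid\binom{2k}k$, so these terms vanish modulo $p^2$. For $k\le h$ we pair the factors $(h+j)(h-j+1)=\frac14\bigl(p^2-(2j-1)^2\bigr)$ and get, since $(2k)!$ is prime to $p$,
\[
\binom{h+k}{2k}=\frac1{(2k)!}\prod_{j=1}^k\frac{p^2-(2j-1)^2}4\equiv\frac{(-1)^k}{4^k(2k)!}\Bigl(\frac{(2k)!}{2^kk!}\Bigr)^2=\binom{2k}k(-16)^{-k}\pmod{p^2}.
\]
As $\kappa_k=\binom{h+k}{2k}\binom{2k}k$, this gives $\binom{2k}k^2(-d/16)^k\equiv\kappa_kd^k$.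

Let $k\le h$ and $p-k\le m\le p-1$. Then $m\ge h+1$, so $p\mid\binom{2m}m$; and $m<p$, $2k<p$, $m+2k\ge p$, so $p\mid\binom{m+2k}{2k}$. Hence modulo $p^2$ we may let $m$ run over $0\le m\le p-1$ for each $k\le h$. Since $\deg S_p\le p-1$, we may truncate the resulting polynomial to degrees $<p$, and terms with $m\ge p$ do not affect this truncation. So $S_p$ is congruent to the truncation of
\[
\sum_{k=0}^h\kappa_kd^k\,\Sigma_{2k},\qquad \Sigma_n=\sum_{m\ge0}\binom{m+n}n\binom{2m}mu^m.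
\]
The generating function of the $\Sigma_n$ is
\[
\sum_n\Sigma_ny^n=\sum_m\binom{2m}m\frac{u^m}{(1-y)^{m+1}}=\bigl((1-y)(d-y)\bigr)^{-1/2}.
\]
With $y=\sqrt d\,z$ we have $(1-y)(d-y)=d(1-2Xz+z^2)$, because $\sqrt d+1/\sqrt d=(2-4u)/\sqrt d=2X$. Hence $\Sigma_n=d^{-1/2}d^{-n/2}P_n(X)$ and $d^k\Sigma_{2k}=d^{-1/2}P_{2k}(X)$.
\end{proof}

The last line explains the weight $\frac{4u-1}{16}=-\frac d{16}$ in $S_p$: it is the one that cancels both $(-16)^k$ and $d^{-k}$. Now $\Psi$ is even of degree $2h$, so $\Psi=\sum_{j\le h}r_jZ^j$ with $r_j\in\mathbb Z[\frac12]$, and $r_0=\Psi(1)=\sum_k\kappa_k=P_h(3)$. We must compare $r_j$ with $r_0\phi_j$, where $\phi_j=(\frac14)_j(\frac12)_j/j!^2$ are the coefficients of $F(\frac14,\frac12;1;Z)$.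

\begin{example}
For $p=5$ we have $\kappa_0,\kappa_1,\kappa_2=1,6,6$, and Lemma~\ref{lem:legendre} gives $P_2=1-\frac32Z$, $P_4=1-5Z+\frac{35}8Z^2$. So $\Psi=13-39Z+\frac{105}4Z^2$, while $\phi_1=\frac18$, $\phi_2=\frac{15}{256}$. Indeed $13\phi_1+39=\frac{13\cdot25}8$ and $\frac{105}4-13\phi_2=\frac{261\cdot25}{256}$.
\end{example}

To see this in general we look for a differential equation that $\Psi$ satisfies modulo $p^2$. From $\kappa_{k+1}(k+1)^2=(h-k)(h+k+1)\kappa_k$ and $4(h-k)(h+k+1)=p^2-(2k+1)^2$ we get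
\begin{equation}\label{eq:kappa}
(2k+2)^2\kappa_{k+1}+(2k+1)^2\kappa_k=p^2\kappa_k\qquad(0\le k\le h,\ \kappa_{h+1}=0).
\end{equation}
So an operator sending $P_n$ to a fixed multiple of $n^2P_{n-1}+(n+1)^2P_{n+1}$ will make the sum $\Psi$ telescope. Such an operator exists.

\begin{proof}[Proof of Theorem~\ref{thm:factor}]
Let $\mathcal L=2X(1-X^2)\frac{d^2}{dX^2}+(1-5X^2)\frac d{dX}-X$. By \eqref{eq:L1}, $\mathcal LP_n=(1-X^2)P_n'-(2n^2+2n+1)XP_n$. By \eqref{eq:L2} and \eqref{eq:L3}, $(2n+1)\mathcal LP_n$ is a combination of $P_{n-1}$ and $P_{n+1}$ with coefficients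
\[
n(n+1)-n(2n^2+2n+1)=-n^2(2n+1),\qquad -(n+1)(2n^2+3n+1)=-(n+1)^2(2n+1).
\]
Thus $\mathcal LP_n=-n^2P_{n-1}-(n+1)^2P_{n+1}$, and \eqref{eq:kappa} gives
\[
\mathcal L\Psi=-\sum_k\bigl[(2k+2)^2\kappa_{k+1}+(2k+1)^2\kappa_k\bigr]P_{2k+1}=-p^2\sum_k\kappa_kP_{2k+1}(X).
\]
On the other hand \eqref{eq:chain}, with $X,Z$ in place of $c,z$, gives
\[
\mathcal L\Psi=X\bigl[8Z(1-Z)\Psi_{ZZ}+(8-14Z)\Psi_Z-\Psi\bigr].
\]
Each $P_{2k+1}(X)/X$ is a polynomial in $Z$ over $\mathbb Z[\frac12]$, so the bracket vanishes modulo $p^2$. Its coefficient of $Z^j$ is $8(j+1)^2r_{j+1}-(8j^2+6j+1)r_j$, and $8j^2+6j+1=(4j+1)(2j+1)$. The $\phi_j$ satisfy $8(j+1)^2\phi_{j+1}=(4j+1)(2j+1)\phi_j$ exactly, and $8(j+1)^2$ is prime to $p$ for $j<h$. Hence $r_j\equiv P_h(3)\phi_j\pmod{p^2}$ for $j\le h$. The series $d^{-1/2}Z^j$ lie in $u^{2j}\mathbb Z[[u]]$, so the terms of $G=\sum_j\phi_jd^{-1/2}Z^j$ with $j>h$ do not affect degrees $<p$. The theorem follows from Lemma~\ref{lem:trunc}.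
\end{proof}

\section{The series $G$ in the coordinate $\rho$}\label{sec:G}

\begin{lemma}\label{lem:int}
We have $g_n=\sum_{m+j=n}\binom{2m}m\binom mj\binom{-1/4}j$. In particular $g_n\in\mathbb Z_{(p)}$ for all $n$.
\end{lemma}

\begin{proof}
We have $(\frac12)_j(-4)^j/j!=(-1)^j\binom{2j}j$ and $(-1)^j(\frac14)_j/j!=\binom{-1/4}j$, so $G=\sum_j\binom{-1/4}j\binom{2j}ju^{2j}d^{-1/2-j}$. Applying $\frac{u^j}{j!}\frac{d^j}{du^j}$ to $d^{-1/2}$ gives $\binom{2j}ju^jd^{-1/2-j}=\sum_m\binom{2m}m\binom mju^m$. Finally $\binom xj\in\mathbb Z_p$ for $x\in\mathbb Z_p$, by continuity in $x$.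
\end{proof}

From now on
\[
u=\frac\rho{(1+\rho)^2},\qquad\text{so that}\qquad d=\Bigl(\frac{1-\rho}{1+\rho}\Bigr)^2,\qquad \frac{-4u^2}d=\frac{-4\rho^2}{(1-\rho^2)^2}.
\]
This substitution has two uses. First, it makes $\sqrt d$ rational and brings $G$ into the range of \eqref{eq:gauss}: with $a=\frac14$, $b=\frac12$, $x=-\rho^2$ we get $G=\frac{1+\rho}{1-\rho}(1-\rho^2)^{1/2}F(\frac14,\frac14;1;\rho^4)$, that is,
\begin{equation}\label{eq:GNF}
G(u)=N\cdot F(\tfrac14,\tfrac14;1;\rho^4),\qquad N^2=\frac{(1+\rho)^3}{1-\rho},\quad N(0)=1.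
\end{equation}
Even powers of $N$ are rational functions of $\rho$; $N$ itself is not. Comparison with Lemma~\ref{lem:legendre} shows that $F(\frac14,\frac14;1;\rho^4)$ is what $P_h(c)$ becomes for $c^2=1-\rho^4$ when $h$ is replaced by $-\frac12$. Second, $u$ is invariant under $\rho\mapsto1/\rho$. Call a polynomial $\sum_ja_j\rho^j$ of degree $\le m$ \emph{palindromic for the degree $m$} if $a_j=a_{m-j}$ for all $j$. Then
\begin{equation}\label{eq:Ghat}
\widehat G(\rho):=(1+\rho)^{4h}G_{<p}(u)=\sum_{n=0}^{2h}g_n\rho^n(1+\rho)^{4h-2n}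
\end{equation}
is palindromic for the degree $4h=2p-2$. This symmetry upgrades congruences of power series to identities of polynomials:

\begin{lemma}\label{lem:pal}
Two polynomials over $\mathbb F_p$ that are palindromic for the degree $2p-2$ and agree modulo $\rho^p$ are equal.
\end{lemma}

\begin{proof}
If $p\le j\le2p-2$, then $2p-2-j<p$.
\end{proof}

We need the differential equation of $G$ in two forms: in the variable $\rho$, where it is related to $P_h$, and in the variable $u$, where the effect of truncation is easy to compute. Let $\theta=\rho\frac d{d\rho}$, $\vartheta=u\frac d{du}$, and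
\begin{gather*}
\eta=\frac{\theta N}N=\frac12\Bigl(\frac{3\rho}{1+\rho}+\frac\rho{1-\rho}\Bigr)=\frac{\rho(2-\rho)}{1-\rho^2},\qquad
\mathcal H=\theta^2-\rho^4(\theta+1)^2=(1-\rho^4)\theta^2-2\rho^4\theta-\rho^4,\\
\mathcal M=N\mathcal HN^{-1}=(1-\rho^4)(\theta-\eta)^2-2\rho^4(\theta-\eta)-\rho^4,\\
\mathcal D=(1-6u+8u^2)\vartheta^2-(6u-14u^2)\vartheta-(2u-6u^2).
\end{gather*}

\begin{lemma}\label{lem:ode}
We have
\begin{equation}\label{eq:M}
\mathcal M=(1-\rho^4)\theta^2-(4\rho-2\rho^2+4\rho^3)\theta-\frac{2\rho(1-\rho)(1-\rho+\rho^2)}{1+\rho}=(1+\rho)^3(1-\rho)\,\mathcal D .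
\end{equation}
Moreover $\mathcal MG=0$, $\mathcal DG=0$, and
\begin{gather}
(n+1)^2g_{n+1}=(6n^2+6n+2)g_n-2n(4n-1)g_{n-1},\label{eq:rec}\\
\mathcal DG_{<p}=-p^2g_pu^p+2p(4p-1)g_{p-1}u^{p+1}.\label{eq:trunc}
\end{gather}
\end{lemma}

\begin{proof}
We have $(\theta-\eta)^2=\theta^2-2\eta\theta+\eta^2-\theta\eta$. The coefficient of $\theta$ in $\mathcal M$ is $-2\eta(1-\rho^4)-2\rho^4=-2\rho(2-\rho)(1+\rho^2)-2\rho^4=-(4\rho-2\rho^2+4\rho^3)$. For the term of order zero, $\theta\eta=\frac{2\rho(1-\rho+\rho^2)}{(1-\rho^2)^2}$, so $\eta^2-\theta\eta=\frac{\rho(-2+6\rho-6\rho^2+\rho^3)}{(1-\rho^2)^2}$ and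
\begin{align*}
(1-\rho^4)(\eta^2-\theta\eta)+2\rho^4\eta-\rho^4
&=\rho\,\frac{(1+\rho^2)(-2+6\rho-6\rho^2+\rho^3)-\rho^3+4\rho^4-\rho^5}{1-\rho^2}\\
&=\rho\,\frac{-2+6\rho-8\rho^2+6\rho^3-2\rho^4}{1-\rho^2}=\frac{-2\rho(1-\rho)^2(1-\rho+\rho^2)}{1-\rho^2}.
\end{align*}
This is the first equality in \eqref{eq:M}. For the second, $\theta u/u=\frac{1-\rho}{1+\rho}$ gives $\vartheta=\frac{1+\rho}{1-\rho}\theta$ and $\vartheta^2=\frac{(1+\rho)^2}{(1-\rho)^2}\theta^2+\frac{2\rho(1+\rho)}{(1-\rho)^3}\theta$, while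
\[
1-6u+8u^2=(1-2u)\,d=\frac{(1+\rho^2)(1-\rho)^2}{(1+\rho)^4},\qquad 6u-14u^2=\frac{\rho(6-2\rho+6\rho^2)}{(1+\rho)^4},
\]
and $2u-6u^2=\frac{2\rho(1-\rho+\rho^2)}{(1+\rho)^4}$. So the coefficients of $\theta^2,\theta,1$ in $\mathcal D$ are
\[
\frac{1+\rho^2}{(1+\rho)^2},\qquad \frac{2\rho(1+\rho^2)-\rho(6-2\rho+6\rho^2)}{(1+\rho)^3(1-\rho)}=\frac{-4\rho+2\rho^2-4\rho^3}{(1+\rho)^3(1-\rho)},\qquad \frac{-2\rho(1-\rho+\rho^2)}{(1+\rho)^4},
\]
and multiplying by $(1+\rho)^3(1-\rho)$ gives those of $\mathcal M$.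

By \eqref{eq:hyp} with $z=\rho^4$, $\theta=4\theta_z$, the operator $\mathcal H$ kills $F(\frac14,\frac14;1;\rho^4)$; by \eqref{eq:GNF}, $\mathcal M$ and $\mathcal D$ kill $G$. The coefficient of $u^{n+1}$ in $\mathcal D\sum y_nu^n$ is $(n+1)^2y_{n+1}-(6n^2+6n+2)y_n+2n(4n-1)y_{n-1}$, because $8(n-1)^2+14(n-1)+6=2n(4n-1)$. This gives \eqref{eq:rec}, and \eqref{eq:trunc} on taking $n=p-1$ and $n=p$.
\end{proof}

\begin{lemma}\label{lem:sol}
\begin{itemize}
\item[(a)] Two solutions of $\mathcal My=0$ in $(\mathbb Z/p^2)[[\rho]]$ with the same constant term agree modulo $\rho^p$.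
\item[(b)] If $y_0,y\in\mathbb F_p[[\rho]]$ solve $\mathcal My=0$ and $y_0(0)=1$, then $y=y_0\Gamma$ with $\Gamma\in\mathbb F_p[[\rho^p]]$.
\end{itemize}
\end{lemma}

\begin{proof}
By \eqref{eq:M}, $\mathcal M=\theta^2+\sum_{l\ge1}\rho^l\mathcal M_l(\theta)$ with $\mathcal M_l\in\mathbb Z[\theta]$. So for a solution, $j^2[\rho^j]y$ is determined by the coefficients of lower degree, which proves (a). Over $\mathbb F_p$ it also shows that the lowest exponent of a nonzero solution is divisible by $p$. Multiplication by $\rho^p$ commutes with $\theta$ in characteristic $p$, so each $\rho^{pk}y_0$ is a solution. Subtracting from $y$ successively multiples of these to remove the lowest term proves (b).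
\end{proof}

\section{Curves isogenous to $y^2=x^3-x$}\label{sec:isog}

\begin{lemma}\label{lem:E3}
There is a $2$-isogeny $E\to E_3$ over $\mathbb Q$.
\end{lemma}

\begin{proof}
On $E_3:y^2=x(x^2-6x+1)$ put $x_1=y^2/x^2=x-6+x^{-1}$ and $y_1=y(1-x^2)/x^2$. Then $(x_1+4)(x_1+8)=(x_1+6)^2-4=(x-x^{-1})^2$, so $y_1^2=x_1(x_1+4)(x_1+8)$. This defines a $2$-isogeny, and $x_1=4x_2-4$, $y_1=8y_2$ identifies the target with $y_2^2=x_2^3-x_2$. Take the dual.
\end{proof}

The second curve is the one attached to $u=\frac16$. Fix $i,\sqrt2,\sqrt3\in W$ and let $\rho_0=2-\sqrt3$; then $(1+\rho_0)^2=12-6\sqrt3=6\rho_0$, so $\rho_0/(1+\rho_0)^2=\frac16$. We want an isogeny between $E$ and $E_{c_0}$ with $c_0^2=1-\rho_0^4$. Its existence suffices for $p\equiv3\pmod 4$. For $p\equiv1\pmod4$ we must also know its effect on differentials, up to factors fixed by $\operatorname{Fr}$. So we work with pairs.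

For smooth curves of genus one over $L$ with a rational point and nonzero invariant differentials, write $(\mathcal X,\omega_{\mathcal X})\sim(\mathcal Y,\omega_{\mathcal Y})$ if there is a morphism $\psi:\mathcal X\to\mathcal Y$ over $L$ of degree $2^j3^k$ with $\psi^*\omega_{\mathcal Y}=\xi\omega_{\mathcal X}$, $\xi\in\mathbb Q(i)^\times$. By (E4), once origins are chosen, $\psi$ may be taken to be an isogeny. The relation is transitive, and it is symmetric because $\hat\psi^*\omega_{\mathcal X}=(\deg\psi/\xi)\,\omega_{\mathcal Y}$. The intermediate curves are the smooth models of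
\[
\mathcal C_c:\ w^2=t^4-2ct^2+1\quad(c^2\ne1),\qquad \mathcal Q_\lambda:\ v^2=(1-X^2)(1-\lambda X^2)\quad(\lambda\ne0,1),
\]
both containing the point $(0,1)$. Maps of degree $2$ will connect $E_c$ with $\mathcal Q_{(1-c)/2}$ and $\mathcal Q_{1/2}$ with $E$. The link between the two is a cubic transformation.

\begin{lemma}\label{lem:cubic}
Let $\mu\in L$ with $\mu^2\ne0,1,9$, and put
\[
\beta=\frac{(\mu-1)^3(\mu+3)}{16\mu},\qquad \lambda'=\frac{(\mu-1)(\mu+3)^3}{16\mu^3}.
\]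
Then $1-\beta=\frac{(\mu+1)^3(3-\mu)}{16\mu}$ and $1-\lambda'=\frac{(\mu+1)(3-\mu)^3}{16\mu^3}$, and there is a nonconstant morphism $\mathcal Q_\beta\to\mathcal Q_{\lambda'}$ of degree at most $3$ that pulls $dX/v$ back to $\mu\,dX/v$.
\end{lemma}

\begin{proof}
The first two formulas follow from $(\mu-1)^3(\mu+3)=\mu^4-6\mu^2+8\mu-3$ and $(\mu-1)(\mu+3)^3=\mu^4+8\mu^3+18\mu^2-27$ and the same identities for $-\mu$. Let $r=\frac{\mu-1}2$ and $A=r(r+2)$, so $\mu=2r+1$, $rA\neq0$, $\beta=r^2A/\mu$, $\lambda'=A^3/(r^2\mu^3)$. Put $\Delta=1+AX^2$ and $X_1=X(\mu+r^2X^2)/\Delta$.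

First, $\Delta-X(\mu+r^2X^2)=1-(2r+1)X+(r^2+2r)X^2-r^2X^3=(1-X)(1-rX)^2$. Multiplying by the same identity for $-X$ gives $1-X_1^2=(1-X^2)(1-r^2X^2)^2/\Delta^2$.

Second, put $z=\frac A\mu X^2$, so $\Delta=1+\mu z$ and $\beta X^2=r^2z$. Then $\lambda'X^2(\mu+r^2X^2)^2=\frac{A^2z}{r^2\mu^2}\,\mu^2\bigl(1+\frac{r^2z}A\bigr)^2=z(r+2+rz)^2$, and
\[
(1+\mu z)^2-z(r+2+rz)^2=1-(r^2+2)z+(2r^2+1)z^2-r^2z^3=(1-r^2z)(1-z)^2 .
\]
Hence $1-\lambda'X_1^2=(1-\beta X^2)(1-\frac A\mu X^2)^2/\Delta^2$.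

Third, $\Delta^2\frac{dX_1}{dX}=(\mu+3r^2X^2)(1+AX^2)-2AX^2(\mu+r^2X^2)=\mu+(3r^2-A\mu)X^2+r^2AX^4$. This equals $\mu(1-r^2X^2)(1-\frac A\mu X^2)$, because $A\mu-3r^2=\mu r^2+A$ is equivalent to $A(\mu-1)=r^2(\mu+3)$, and both sides are $2r^2(r+2)$.

So $(X,v)\mapsto(X_1,v_1)$ with $v_1=v(1-r^2X^2)(1-\frac A\mu X^2)/\Delta^2$ is a morphism $\mathcal Q_\beta\to\mathcal Q_{\lambda'}$ with $dX_1/v_1=\mu\,dX/v$. Both curves are double covers of the $X$-line, so its degree is the degree of the rational function $X_1(X)$, which is at most~$3$.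
\end{proof}

The condition $\lambda'=\frac12$ reads $\mu^4+18\mu^2-27=0$. We therefore fix $\mu\in W$ with
\[
\mu^2=6\sqrt3-9=3\sqrt3\,\rho_0,
\]
which solves it: $(189-108\sqrt3)+(108\sqrt3-162)-27=0$. Let $\beta$ be as in Lemma~\ref{lem:cubic}, and put $c_0=1-2\beta$ and $N_0=\sqrt2\,\mu$. Two numerical facts tie these constants to $\rho_0$. Since $\mu^2-1=6\sqrt3-10=(\sqrt3-1)^3$, $9-\mu^2=6\sqrt3(\sqrt3-1)$ and $(\sqrt3-1)^2=2\rho_0$,
\begin{equation}\label{eq:c0}
1-c_0^2=4\beta(1-\beta)=\frac{(\mu^2-1)^3(9-\mu^2)}{64\mu^2}=\frac{2(\sqrt3-1)^{10}}{64\rho_0}=\rho_0^4 .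
\end{equation}
Since $1+\rho_0=\sqrt3(\sqrt3-1)$ and $1-\rho_0=\sqrt3-1$,
\begin{equation}\label{eq:N0}
\frac{(1+\rho_0)^3}{1-\rho_0}=3\sqrt3(\sqrt3-1)^2=6\sqrt3\,\rho_0=N_0^2 .
\end{equation}
So $N_0$ is a value at $\rho_0$ of the factor $N$ in \eqref{eq:GNF}. Also $c_0^2=\rho_0^2(\rho_0^{-2}-\rho_0^2)=8\sqrt3\,\rho_0^2$. As $p>3$, $\rho_0(2+\sqrt3)=1$ and $(\sqrt3-1)(\sqrt3+1)=2$, the elements $\rho_0$, $1\pm\rho_0$, $\mu$, $N_0$, $c_0$ and $c_0^2-1$ are units of $W$, and $E_{c_0}$ has good reduction.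

\begin{lemma}\label{lem:chain}
$(E,\omega)\sim(E_{c_0},N_0\,\omega_{c_0})$.
\end{lemma}

\begin{proof}
Let $E':y^2=Z(1-Z)(1-\frac Z2)$. We construct maps
\[
E_{c_0}\xleftarrow{\ 2\ }\mathcal C_{c_0}\xrightarrow{\ 2\ }\mathcal Q_\beta\xrightarrow{\ \le3\ }\mathcal Q_{1/2}\xrightarrow{\ 2\ }E'\xleftarrow{\ 1\ }E
\]
of the indicated degrees.

(i) $\mathcal C_c\to E_c$, $(t,w)\mapsto(t^2,tw)$, has $dx/y=2\,dt/w$, so $\omega_c$ pulls back to $-dt/w$.

(ii) For $\lambda=\frac{1-c}2$ put $X=\frac{2it}{1-t^2}$, $v=\frac{(1+t^2)w}{(1-t^2)^2}$. Then $1-X^2=\frac{(1+t^2)^2}{(1-t^2)^2}$ and $1-\lambda X^2=\frac{(1-t^2)^2+2(1-c)t^2}{(1-t^2)^2}=\frac{w^2}{(1-t^2)^2}$, so this is a map $\mathcal C_c\to\mathcal Q_\lambda$, of degree $2$ because $X(t)$ has degree $2$. From $dX=\frac{2i(1+t^2)}{(1-t^2)^2}dt$ we get $dX/v=2i\,dt/w$. For $c=c_0$ we have $\lambda=\beta$.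

(iii) Lemma~\ref{lem:cubic} gives $(\mathcal Q_\beta,\mu\,dX/v)\sim(\mathcal Q_{1/2},dX/v)$; the degree is $1$, $2$ or $3$.

(iv) $\mathcal Q_{1/2}\to E'$, $Z=X^2$, $y=Xv$, has $dZ/y=2\,dX/v$.

(v) With $Z=\frac{2S}{1+S}$ we have $Z(1-Z)(1-\frac Z2)=\frac{2(S-S^3)}{(1+S)^4}$ and $dZ=\frac{2\,dS}{(1+S)^2}$. So $y=\frac{\sqrt2\,y'}{(1+S)^2}$ identifies $E'$ with $y'^2=S-S^3$, and $dZ/y=\sqrt2\,dS/y'$. The substitution $S=-x$ identifies this curve with $E$, and $dS/y'$ with $-\omega$.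

Hence $(E_{c_0},\mu\,\omega_{c_0})\sim(\mathcal C_{c_0},\mu\frac{dt}w)\sim(\mathcal Q_\beta,\mu\frac{dX}v)\sim(\mathcal Q_{1/2},\frac{dX}v)\sim(E',\frac{dZ}y)\sim(E,\sqrt2\,\omega)$. Multiplying both differentials by $\sqrt2$ gives $(E_{c_0},N_0\,\omega_{c_0})\sim(E,2\omega)\sim(E,\omega)$.
\end{proof}

\section{Primes $p\equiv3\pmod4$}\label{sec:ss}

Let $p\equiv3\pmod4$, so $h$ is odd. Put $B=\frac{p-3}4$ and $H(z)=\sum_k\binom Bk^2z^k$. The polynomial $H$ governs both $\widehat G$ and $P_h$ modulo $p$.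

\begin{lemma}\label{lem:H}
Modulo $p$ we have $\widehat G(\rho)\equiv(1+\rho^2)^{h+1}H(\rho^4)$ and $P_h(c)\equiv c\,H(1-c^2)$.
\end{lemma}

\begin{proof}
By \eqref{eq:GNF} and Euler's transformation, $G(u)=N(1-\rho^4)^{1/2}F(\frac34,\frac34;1;\rho^4)=(1+\rho)^2(1+\rho^2)^{1/2}F(\frac34,\frac34;1;\rho^4)$. The coefficients of the last series are $\binom{-3/4}k^2$, and $\binom{-3/4}k\equiv\binom Bk\pmod p$ for $k<p$ since $B\equiv-\frac34$. As $G(u)$ and $G_{<p}(u)$ agree modulo $\rho^p$, we get modulo $(p,\rho^p)$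
\[
\widehat G\equiv(1+\rho)^{2p}(1+\rho^2)^{1/2}H(\rho^4)\equiv(1+\rho^2)^{h+1}H(\rho^4),
\]
using \eqref{eq:half} and $h+1=\frac12+\frac p2$. The right-hand side is palindromic for the degree $2(h+1)+4B=2p-2$, so Lemma~\ref{lem:pal} applies. The second congruence follows from Lemma~\ref{lem:legendre}, since $\frac{1-h}2=-B$ and $1+\frac h2=\frac{p+3}4\equiv-B$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:values}(a)]
For $k\le h$ we have $\binom{h+k}k=\frac{(h+1)_k}{k!}\equiv\frac{(-h)_k}{k!}=(-1)^k\binom hk\pmod p$. So $P_h(3)\equiv\sum_k(-1)^k\binom hk^2$, which vanishes because $k\mapsto h-k$ changes its sign.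

Since $x^3-x$ is odd and $-1$ is a nonresidue, the values at $x$ and $-x$ contribute two points together, and $\#E(\mathbb F_p)=p+1$. By (E5) the square of Frobenius is $[-p]$, which is therefore injective on points, so $E$ modulo $p$ has no point of order $p$. By Lemma~\ref{lem:chain} and (E1) there is an isogeny from $E_{c_0}$ modulo $p$ to $E$ modulo $p$ of degree $2^j3^k$. It is injective on points of order $p$, so $E_{c_0}$ modulo $p$ is supersingular too. By (E5) and \eqref{eq:hasse}, $P_h(c_0)\equiv0\pmod p$. Since $c_0$ is a unit and $1-c_0^2=\rho_0^4$, Lemma~\ref{lem:H} gives $H(\rho_0^4)\equiv0$, then $\widehat G(\rho_0)\equiv0$, and, $1+\rho_0$ being a unit, $G_{<p}(\frac16)\equiv0\pmod p$. Theorem~\ref{thm:factor} finishes the proof.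
\end{proof}

For $p=7$, for instance, $P_3(3)=63$, $H(z)=1+z$, and $\rho_0^4=(7-4\sqrt3)^2\equiv48\equiv-1\pmod7$.

\begin{remark}
The same proof applies to other values of $u$. First, $S_p(u)\equiv0\pmod p$ for all $u\in\mathbb Z_p$. If $u_1=\rho_1/(1+\rho_1)^2\in\mathbb Z_p$ with $\rho_1\in W$, $1+\rho_1\in W^\times$, then $S_p(u_1)\equiv P_h(3)(1+\rho_1^2)^{h+1}H(\rho_1^4)(1+\rho_1)^{-4h}\pmod{p^2}$ by Theorem~\ref{thm:factor} and Lemma~\ref{lem:H}, because $p\mid P_h(3)$. If moreover $\rho_1$ and $1-\rho_1^4$ are units and $E_{c_1}$ with $c_1^2=1-\rho_1^4$ has supersingular reduction, then $H(\rho_1^4)\equiv0\pmod p$ and $S_p(u_1)\equiv0\pmod{p^2}$.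
\end{remark}

\section{Frobenius lifts and Legendre polynomials}\label{sec:frob}

\emph{From now on $p\equiv1\pmod4$.} Then $h$ is even, and $i\in\mathbb Z_p$ is fixed by $\operatorname{Fr}$.

Let $c\in W$ with $c^2-1\in W^\times$. A \emph{Frobenius lift} of $E_c$ is an isogeny $\varphi:E_c\to E_{\operatorname{Fr}c}$ over $W$ that reduces modulo $p$ to $(x,y)\mapsto(x^p,y^p)$. We write $\varphi^*\omega_{\operatorname{Fr}c}=\frac pe\,\omega_c$ with $e\in L^\times$ and call $p/e$ its \emph{multiplier}. Congruence \eqref{eq:hasse} describes $P_h(c)$ modulo $p$; a Frobenius lift describes it modulo $p^2$. The idea is to write $\varphi$ in a formal parameter at the origin in two ways: through its kernel, which gives its shape modulo $p^2$, and through the integral of $\omega_c$, whose coefficients are Legendre polynomials. The following proposition is after Coster and Van Hamme.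

\begin{proposition}\label{prop:A}
Let $\varphi$ be a Frobenius lift of $E_c$ with multiplier $p/e$.
\begin{itemize}
\item[(a)] $e\in W^\times$ and $P_h(c)\equiv e\pmod{p^2}$.
\item[(b)] If $\alpha\in W$ and $\alpha+\alpha^{-1}=2c$, then
\[
\operatorname{Fr}(\alpha)\equiv\alpha^p\Bigl(1+\frac p{P_h(c)}\sum_{j=1}^h\frac{P_{h-j}(c)}j(\alpha^j-\alpha^{-j})\Bigr)\pmod{p^2}.
\]
\end{itemize}
\end{proposition}

\begin{proof}
Let $c'=\operatorname{Fr}c$, let $x',y'$ be the coordinates on $E_{c'}$, and let $T,T'$ be the points $(0,0)$ on the two curves. By (E2), comparing reductions of points of order $2$, we have $\varphi(T)=T'$ and $\varphi(\alpha,0)=(\operatorname{Fr}\alpha,0)$.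

\emph{The function $x'\circ\varphi$.} The kernel $\mathcal K$ of $\varphi$ has order $p$ by (E1) and (E4). Its points reduce to the origin $O$, since Frobenius is injective on points; so $1/x(Q)$ has positive valuation for $Q\in\mathcal K\setminus\{O\}$. Put
\[
V(x)=\prod_{\pm Q}\Bigl(1-\frac x{x(Q)}\Bigr)=1+\sum_{j=1}^hv_jx^j,\qquad U(x)=x^hV(1/x),
\]
the product being over the $h$ pairs $\pm Q$ in $\mathcal K\setminus\{O\}$. The $v_j$ are Galois invariant and of positive valuation, so $v_j\in pW$. On $E_c$ we have $x(Q+T)=1/x(Q)$ for every point $Q$. So the finite zeros of $U$ are the points of $(T+\mathcal K)\setminus\{T\}$, and $xU^2/V^2$ has double zeros on $T+\mathcal K$, double poles on $\mathcal K$, and no other zeros or poles. The function $x'\circ\varphi$ has the same divisor, hence $x'\circ\varphi=k\,xU(x)^2/V(x)^2$ with $k\in L^\times$. Translation by $T$ inverts $x'\circ\varphi$, and it inverts $xU^2/V^2$ because $U(1/x)/V(1/x)=V(x)/U(x)$;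 so $k^2=1$. Modulo $p$ we have $x'\circ\varphi\equiv x^p$, $V\equiv1$, $U\equiv x^h$; so $k=1$.

\emph{The formal parameter.} The completion of $E_c$ along the zero section is $W[[x/y]]$, and $t=\frac xy\bigl(1-\frac{2c}x+\frac1{x^2}\bigr)^{1/2}$ is another parameter, with $t^2=1/x$. Then $y=t^{-3}(1-2ct^2+t^4)^{1/2}$ and
\[
\omega_c=\frac{dt}{\sqrt{1-2ct^2+t^4}}=\sum_jP_j(c)t^{2j}\,dt=d\ell_c,\qquad \ell_c(t)=\sum_jP_j(c)\frac{t^{2j+1}}{2j+1}.
\]
Define $t'$ on $E_{c'}$ by the same formula and let $\tau=\varphi^*t'$. Since $\varphi$ is a homomorphism over $W$ lifting Frobenius, $\tau\in tW[[t]]$ and $\tau\equiv t^p\pmod p$. Integrating $\varphi^*\omega_{c'}=\frac pe\omega_c$ gives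
\begin{equation}\label{eq:log}
\ell_{c'}(\tau(t))=\tfrac pe\,\ell_c(t).
\end{equation}
Also $\tau^2=V(x)^2/(xU(x)^2)$ with $x=t^{-2}$ and $U(t^{-2})=t^{-2h}V(t^2)$; the sign of the square root is fixed by $\tau\equiv t^p$, so
\begin{equation}\label{eq:tau}
\tau=\frac{t^p+\sum_jv_jt^{p-2j}}{1+\sum_jv_jt^{2j}}\equiv t^p+\sum_{j=1}^hv_jt^{p-2j}-\sum_{j=1}^hv_jt^{p+2j}\pmod{p^2}.
\end{equation}

\emph{Comparison of coefficients.} Let $n\le p$ be odd. The denominators in $\ell_{c'}$ do no harm in degrees $\le p$. Indeed, write $\tau=t^p+p\tau_1$ with $\tau_1\in tW[[t]]$. For $3\le k\le n$, every product of $k$ factors containing $t^p$ has order $>p$, so $[t^n]\tau^k=p^k[t^n]\tau_1^k$, and $p^k/k\in p^2W$ for $3\le k\le p$. For $k>n$ we have $[t^n]\tau^k=0$. Hence \eqref{eq:log} gives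
\[
\frac pe\cdot\frac1nP_{(n-1)/2}(c)\equiv[t^n]\tau\pmod{p^2W}.
\]
For $n=1$ this reads $p/e\equiv v_h$, so $1/e\in W$. For $n=p$ it reads $P_h(c)/e\equiv1$; so $1/e$ is a unit and (a) holds. For $n=p-2j$ it reads $v_j\equiv\frac pe\frac{P_{h-j}(c)}{p-2j}\equiv-\frac{p\,P_{h-j}(c)}{2j\,P_h(c)}\pmod{p^2}$. Finally
\[
\operatorname{Fr}\alpha=\frac{\alpha\,U(\alpha)^2}{V(\alpha)^2}=\alpha^p\,\frac{V(1/\alpha)^2}{V(\alpha)^2}\equiv\alpha^p\Bigl(1+2\sum_jv_j(\alpha^{-j}-\alpha^j)\Bigr)\pmod{p^2},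
\]
which is (b).
\end{proof}

To apply this we need Frobenius lifts. Complex multiplication provides one for $E$, and isogenies of degree prime to $p$ transport it.

\begin{proposition}\label{prop:CM}
Let $p=a^2+4b^2$. The polynomial $T^2-a_pT+p$ has exactly one root $e_p\in\mathbb Z_p^\times$, and $e_p^2\equiv4a^2-2p\pmod{p^2}$. There is an endomorphism $\varphi_E$ of $E$ over $\mathbb Z_p$ that reduces to Frobenius and satisfies $\varphi_E^*\omega=\frac p{e_p}\omega$.
\end{proposition}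

\begin{proof}
The automorphism $[i]:(x,y)\mapsto(-x,iy)$ is defined over $\mathbb Z_p$ and has square $[-1]$. Since $i$ modulo $p$ lies in $\mathbb F_p$, its reduction commutes with Frobenius. The endomorphism algebra of an elliptic curve over $\overline{\mathbb F}_p$ is a quadratic field or a quaternion algebra over $\mathbb Q$, and in both cases a quadratic subfield is its own centralizer. So Frobenius lies in $\mathbb Q(i)$, and, being integral over $\mathbb Z$, in $\mathbb Z[i]$. Thus it is the reduction of $\varphi_E=[\pi]$ for some $\pi=a'+b'i\in\mathbb Z[i]$, with $\pi\bar\pi=p$ and $2a'=a_p$ by (E5). The action on $\omega$ is a ring homomorphism $\mathbb Z[i]\to\mathbb Z_p$; let $\pi_1,\pi_2$ be the images of $\pi,\bar\pi$. These are the roots of $T^2-a_pT+p$. By (E4), $p\mid\pi_1$; as $\pi_1\pi_2=p$, the root $e_p=\pi_2$ is a unit and $\pi_1=p/e_p$. The group $E(\mathbb F_p)$ contains the four points of order dividing $2$, so $4\mid p+1-2a'$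 and $a'$ is odd. Then $p=a'^2+b'^2$ with $b'$ even, and $a'=\pm a$ by unique factorization in $\mathbb Z[i]$. Finally $e_p^2\equiv\pi_1^2+\pi_2^2=(2a')^2-2p\pmod{p^2}$.
\end{proof}

\begin{lemma}\label{lem:transport}
Let $c\in W$, $c^2-1\in W^\times$, and let $\psi:E\to E_c$ be an isogeny over $L$ of degree prime to $p$, with $\psi^*\omega_c=\xi\omega$. Then $E_c$ has a Frobenius lift with multiplier $p/e$, where $e=e_p\,\xi/\operatorname{Fr}(\xi)$.
\end{lemma}

\begin{proof}
Applying $\operatorname{Fr}$ to all coefficients gives an isogeny $\psi^{\operatorname{Fr}}:E\to E_{\operatorname{Fr}c}$ with $(\psi^{\operatorname{Fr}})^*\omega_{\operatorname{Fr}c}=\operatorname{Fr}(\xi)\omega$. Let $Q\in\ker\psi$. By (E2), $Q\in E(L)$, and the points $\varphi_E(Q)$ and $Q^{\operatorname{Fr}}$, which have order prime to $p$ and the same reduction, are equal. So $\varphi_E(Q)\in\ker\psi^{\operatorname{Fr}}$, and (E3) gives $\psi^{\operatorname{Fr}}\varphi_E=\varphi\psi$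 for an isogeny $\varphi:E_c\to E_{\operatorname{Fr}c}$, which extends over $W$ by (E1). Modulo $p$, with $\bar\psi^{(p)}$ obtained by raising the coefficients of $\bar\psi$ to the $p$-th power, $\bar\varphi\bar\psi=\bar\psi^{(p)}\,\mathrm{Frob}=\mathrm{Frob}\,\bar\psi$; as $\bar\psi$ is surjective, $\bar\varphi=\mathrm{Frob}$. Pulling back $\omega_{\operatorname{Fr}c}$ in two ways gives $\frac pe\,\xi=\operatorname{Fr}(\xi)\frac p{e_p}$.
\end{proof}

\begin{corollary}\label{cor:mult}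
We have $P_h(3)\equiv e_p\pmod{p^2}$. The curve $E_{c_0}$ has a Frobenius lift with multiplier $p/e_0$, where $e_0=e_p\operatorname{Fr}(N_0)/N_0$.
\end{corollary}

\begin{proof}
For the isogeny of Lemma~\ref{lem:E3} we have $\xi\in\mathbb Q^\times$, so $e=e_p$, and Proposition~\ref{prop:A}(a) applies with $c=3$, $c^2-1=8$. For the isogeny of Lemma~\ref{lem:chain}, whose degree is prime to $p>3$, we have $N_0\xi\in\mathbb Q(i)^\times\subset\mathbb Q_p^\times$, so $\xi/\operatorname{Fr}(\xi)=\operatorname{Fr}(N_0)/N_0$.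
\end{proof}

Thus $e_p\equiv P_h(c_0)\,N_0/\operatorname{Fr}(N_0)\pmod{p^2}$. Compare this with $G=N\cdot F(\frac14,\frac14;1;\rho^4)$: it suggests that $G_{<p}(u)$ is congruent to $P_h(c)\,N/\sigma(N)$, where $\sigma$ is a substitution on functions of $\rho$ that specializes to $\operatorname{Fr}$ at $\rho_0$. We construct $\sigma$ in the next section and prove the congruence in the one after.

\section{A lift of Frobenius on the $\rho$-line}\label{sec:delta}

Let $\alpha$ be an indeterminate, $\partial=\alpha\frac d{d\alpha}$, and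
\[
c=\frac{\alpha+\alpha^{-1}}2,\qquad s=\alpha-\alpha^{-1},\qquad f=P_h(c),\qquad J=\sum_{j=1}^h\frac{P_{h-j}(c)}j(\alpha^j-\alpha^{-j}),
\]
all in $\mathbb Z_{(p)}[\alpha^{\pm1}]$. Proposition~\ref{prop:A}(b) says that at points with a Frobenius lift, $\operatorname{Fr}\alpha$ is given modulo $p^2$ by the universal formula $\alpha'=\alpha^p(1+pJ/f)$. The relation $c^2=1-\rho^4$ is equivalent to $s^2=4(c^2-1)=-4\rho^4$, so we set $s=2i\rho^2$. Precisely, let
\[
\mathcal O=\mathbb Z_p[\rho,c]/(c^2+\rho^4-1),\qquad \alpha=c+i\rho^2,\quad\alpha^{-1}=c-i\rho^2 .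
\]
As $1-\rho^4$ is not a square in $\mathbb F_p(\rho)$, the ring $\mathcal O/p$ is a domain with fraction field $\mathbb K=\mathbb F_p(\rho,c)$, and it contains the Laurent polynomial ring $\mathbb F_p[\alpha^{\pm1}]$. For a ring $\mathcal R$ and $x\in\mathcal R/p$, we write $px$ for the well-defined element of $\mathcal R/p^2$.

Since $h$ is even, Lemma~\ref{lem:legendre} gives $f=F(-\frac h2,\frac{h+1}2;1;\rho^4)\in\mathbb Z_{(p)}[\rho^4]$, with $f(0)=1$ and degree $2h$ in $\rho$. By \eqref{eq:hyp}, $\theta^2f=\rho^4(\theta-2h)(\theta+2h+2)f=\rho^4\bigl((\theta+1)^2-p^2\bigr)f$, so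
\begin{equation}\label{eq:Hf}
\mathcal Hf\equiv0\pmod{p^2}.
\end{equation}
Since $\frac{h+1}2=\frac{p+1}4\equiv-\frac h2$,
\begin{equation}\label{eq:fmodp}
f\equiv\sum_k\binom{h/2}k^2\rho^{4k}\pmod p .
\end{equation}
So $f$ modulo $p$ has exact degree $2h$, is palindromic for that degree, and takes the nonzero value $\binom h{h/2}$ at $\rho=\pm1$.

We seek $R=\rho^p(1+p\delta)$ with $\alpha'-\alpha'^{-1}=2iR^2$ modulo $p^2$. Expanding both sides (see Lemma~\ref{lem:R}) forces the definition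
\begin{equation}\label{eq:delta}
2\delta=\frac{A_-}{s^p}+q+\frac{J(\alpha^p+\alpha^{-p})}{f\,s^p}\in\mathbb K,\qquad A_-=\frac{\alpha^p-\alpha^{-p}-s^p}p\in\mathbb Z[\alpha^{\pm1}],\quad q=\frac{(2i)^{p-1}-1}p\in\mathbb Z_p.
\end{equation}
A priori $\delta$ involves $c$ and has a pole of high order at $\rho=0$. In fact neither happens.

\begin{example}\label{ex:delta}
Let $p=5$. Then $f=1-\frac32\rho^4$, $J=cs+\frac12(\alpha^2-\alpha^{-2})=2cs$, $A_-=(\alpha^3-\alpha^{-3})-2s=s^3+s$, $q=3$. Modulo $5$ we have $s^2=\rho^4$, $c^2=1-s^2$, $f=1+s^2$, $\alpha^5+\alpha^{-5}=2c^5$, and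
\[
2f\delta s^5=(1+s^2)(s+s^3)+3(1+s^2)s^5+4s(1-s^2)^3=s^5+4s^7 .
\]
So $f\delta=3+2\rho^4$ and $\delta=2+1/f$. Then $\theta\delta=-4\rho^4/f^2$ and $f^2(1+\theta\delta)=(1+\rho^4)^2-4\rho^4=(1-\rho^4)^2$.
\end{example}

Both features of this example persist, and both rest on a Wronskian identity. To prove it we realize $J$ as the derivative of a one-parameter deformation of $f$, which yields an inhomogeneous differential equation for $J$.

\begin{lemma}\label{lem:wr}
$\mathrm{Wr}:=f^2+f\,\partial J-J\,\partial f\equiv s^{p-1}\pmod p$.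
\end{lemma}

\begin{proof}
Let
\[
f_\varepsilon=[t^h](1-\alpha t)^{-1/2-\varepsilon}(1-t/\alpha)^{-1/2+\varepsilon}=\sum_{k=0}^hb_k\alpha^{2k-h},\qquad b_k=\frac{(\frac12+\varepsilon)_k(\frac12-\varepsilon)_{h-k}}{k!\,(h-k)!}.
\]
Then $f_0=f$, and $\frac d{d\varepsilon}f_\varepsilon\big|_{\varepsilon=0}=J$ because $\log\frac{1-t/\alpha}{1-\alpha t}=\sum_j\frac{t^j}j(\alpha^j-\alpha^{-j})$. The recurrence $(k+1)(h-k-\frac12-\varepsilon)b_{k+1}=(k+\frac12+\varepsilon)(h-k)b_k$, multiplied by $-4$, is the equality of the coefficients of $\alpha^{2k+2-h}$ in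
\[
(\partial+h)(\partial-h-1+2\varepsilon)f_\varepsilon=\alpha^2(\partial-h)(\partial+h+1+2\varepsilon)f_\varepsilon ;
\]
the extreme terms vanish because $\partial+h$ kills $\alpha^{-h}$ and $\partial-h$ kills $\alpha^h$. Let $\Lambda=(1-\alpha^2)\partial^2-(1+\alpha^2)\partial-h(h+1)(1-\alpha^2)$. Setting $\varepsilon=0$ gives $\Lambda f=0$. Differentiating at $\varepsilon=0$ and using $-2h\equiv1$ gives
\[
\Lambda J=2\alpha^2(\partial-h)f-2(\partial+h)f\equiv-2(1-\alpha^2)\partial f+(1+\alpha^2)f\pmod p.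
\]
Now $\partial\mathrm{Wr}=2f\partial f+f\partial^2J-J\partial^2f$, so
\[
(1-\alpha^2)\,\partial\mathrm{Wr}=2(1-\alpha^2)f\partial f+f\Lambda J-J\Lambda f+(1+\alpha^2)(f\partial J-J\partial f)\equiv(1+\alpha^2)\mathrm{Wr}.
\]
As $\partial s/s=-\frac{1+\alpha^2}{1-\alpha^2}$, this says $\partial(s\,\mathrm{Wr})\equiv0$. So $s\,\mathrm{Wr}$ modulo $p$ is a Laurent polynomial in $\alpha^p$, with exponents in $[-p,p]$, vanishing at $\alpha=\pm1$. Hence it equals $\gamma(\alpha^p-\alpha^{-p})=\gamma s^p$ with $\gamma=[\alpha^{2h}]\mathrm{Wr}\in\mathbb F_p$. The terms of degree $2h$ in $f\partial J$ and $J\partial f$ cancel, so $\gamma=\bigl((\frac12)_h/h!\bigr)^2\equiv\bigl((-h)_h/h!\bigr)^2=1$.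
\end{proof}

\begin{lemma}\label{lem:delta}
\begin{itemize}
\item[(a)] $f^2(1+\theta\delta)=(1-\rho^4)^h$ in $\mathbb K$.
\item[(b)] $f\delta\in\mathbb F_p[\rho^4]$, of degree at most $2h$ in $\rho$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The field $\mathbb K$ is a separable extension of both $\mathbb F_p(\rho)$ and $\mathbb F_p(\alpha)$, so $\theta$ and $\partial$ extend uniquely to it. From $4i\rho\,\partial\rho=\partial s=2c$ we get $\partial\rho=\frac cs\rho$, so $\partial$ and $\frac cs\theta$ agree on $\rho$ and hence on $\mathbb K$. Next, $\partial A_-=\alpha^p+\alpha^{-p}-2cs^{p-1}$, and in $\mathbb K$ the elements $s^p$ and $\alpha^p+\alpha^{-p}=2c^p$ are killed by $\partial$. Therefore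
\[
\partial\delta=\frac{c^p\bigl(1+\partial(J/f)\bigr)}{s^p}-\frac cs=\frac{c^p}{sf^2}-\frac cs,
\]
since $1+\partial(J/f)=\mathrm{Wr}/f^2=s^{p-1}/f^2$ by Lemma~\ref{lem:wr}. Multiplying by $s/c$ gives $1+\theta\delta=c^{p-1}/f^2$, and $c^{p-1}=(1-\rho^4)^h$.

(b) Let $\mathrm{Num}=2f\delta s^p=fA_-+qfs^p+J(\alpha^p+\alpha^{-p})\in\mathbb F_p[\alpha^{\pm1}]$, with exponents of absolute value at most $p+h$. Under $\alpha\mapsto-1/\alpha$ we have $c\mapsto-c$, $s\mapsto s$; so $f$ and $A_-$ are fixed ($h$ is even), $\alpha^p+\alpha^{-p}$ changes sign, and the $j$-th term of $J$ is multiplied by $(-1)^{h-j}(-1)^{j+1}=-1$. So $\mathrm{Num}$ is invariant; subtracting multiples of powers of $s$ to remove the top term repeatedly shows that it is a polynomial in $s$ of degree at most $p+h$. Under $\alpha\mapsto1/\alpha$ the elements $s,A_-,J$ change sign and $f$, $\alpha^p+\alpha^{-p}$ are fixed, so $\mathrm{Num}$ is odd in $s$. Hence $f\delta=\mathrm{Num}/(2s^p)$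 is an even Laurent polynomial in $s$ with exponents in $[1-p,h]$, that is, a Laurent polynomial in $\rho^4$ with exponents of $\rho$ in $[2-2p,2h]$. Since $f\in1+\rho^4\mathbb F_p[\rho^4]$, we have $\delta\in\mathbb F_p((\rho^4))$ with pole order at most $2p-2$. By (a), $\theta\delta$ has no pole at $0$, so a negative exponent in $\delta$ is divisible by $p$ and by $4$, hence is at most $-4p$. There is no such exponent, so $f\delta$ is a polynomial.
\end{proof}

\begin{lemma}\label{lem:R}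
In $\mathcal O[1/f]/p^2$ let $\alpha'=\alpha^p(1+pJ/f)$. Then $\alpha'-\alpha'^{-1}=2i\rho^{2p}(1+2p\delta)$.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:delta}(b), $\delta$ lies in the domain $(\mathcal O/p)[1/f]$, and \eqref{eq:delta} multiplied by $s^p$ holds there. As $\alpha'^{-1}=\alpha^{-p}(1-pJ/f)$ and $s^p=(2i)^p\rho^{2p}=2i(1+pq)\rho^{2p}$,
\[
\alpha'-\alpha'^{-1}=s^p+pA_-+p\tfrac Jf(\alpha^p+\alpha^{-p})=s^p\bigl(1+p(2\delta-q)\bigr)=2i\rho^{2p}(1+2p\delta).\qedhere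
\]
\end{proof}

\section{The truncated series modulo $p^2$}\label{sec:mainprop}

By \eqref{eq:Hf}, $Nf$ solves $\mathcal My=0$ modulo $p^2$, as does $G$. But $Nf$ is not a rational function of $\rho$, whereas $G_{<p}(u)$ is. Dividing by $N^p$ makes it rational and preserves the equation modulo $p$, because $\theta(N^p)\equiv0\pmod p$; it does not preserve it modulo $p^2$. The remedy is to divide by $\sigma(N)$, a correction of $N^p$ of order $p$.

Let $\mathcal A$ be the localization of $(\mathbb Z/p^2)[\rho]$ at all elements that are nonzero modulo $p$. These are not zero divisors, so $(\mathbb Z/p^2)[\rho]\subset\mathcal A$; we have $\mathcal A/p=\mathbb F_p(\rho)$, and multiplication by $p$ identifies $\mathbb F_p(\rho)$ with $p\mathcal A$. The derivation $\theta$ and the operator $\mathcal M$ act on $\mathcal A$. Let $R=\rho^p(1+p\delta)\in\mathcal A$. The substitution $\rho\mapsto R$ sends $g\in\mathbb Z_p[\rho]$ to an element congruent to $g^p$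 modulo $p$, so it extends to a ring homomorphism $\sigma:\mathbb Z_p[\rho]_{(p)}\to\mathcal A$ inducing $x\mapsto x^p$ on $\mathbb F_p(\rho)$. Since $\theta R=p(1+\theta\delta)R$, the chain rule gives
\begin{equation}\label{eq:sigma}
\theta(\sigma g)=p(1+\theta\delta)\,\sigma(\theta g).
\end{equation}
Define $\nu_\pm\in\mathbb F_p(\rho)$ by $\sigma(1\pm\rho)=(1\pm\rho)^p(1+p\nu_\pm)$; explicitly,
\begin{equation}\label{eq:nu}
\nu_\pm=\frac{\mathcal E_\pm\pm\rho^p\delta}{(1\pm\rho)^p},\qquad \mathcal E_\pm=\frac{1\pm\rho^p-(1\pm\rho)^p}p\in\rho\,\mathbb Z[\rho],\quad\deg\mathcal E_\pm\le p-1.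
\end{equation}
With $\nu=\frac12(3\nu_+-\nu_-)$ we have $\sigma(N^2)=(N^2)^p(1+2p\nu)$. So the role of $\sigma(N)$ is played by $N^p(1+p\nu)$, and that of $fN/\sigma(N)$ by
\[
\Phi=f\cdot(N^2)^{-h}(1-p\nu)\in\mathcal A .
\]
Since $(1+\rho)^{4h}(N^2)^{-h}=(1-\rho^2)^h$, we have $(1+\rho)^{4h}\Phi=(1-\rho^2)^hf-pK$ with $K=(1-\rho^2)^hf\nu\in\mathbb F_p(\rho)$.

\begin{proposition}\label{prop:B}
$K$ is a polynomial, and $\widehat G=(1-\rho^2)^hf-pK$ in $(\mathbb Z/p^2)[\rho]$. Equivalently, $\Phi=G_{<p}(u)$ in $\mathcal A$.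
\end{proposition}

\begin{example}
Let $p=5$. From \eqref{eq:Ghat} and Example~\ref{ex:five}, $\widehat G$ has coefficients $1,10,\frac{91}2,125,\frac{3727}{16},125,\frac{91}2,10,1$, while $(1-\rho^2)^2f=1-2\rho^2-\frac12\rho^4+3\rho^6-\frac32\rho^8$. The difference is divisible by $5$, and
\[
\tfrac15\bigl((1-\rho^2)^2f-\widehat G\bigr)\equiv3\rho+3\rho^2+3\rho^4+4\rho^6+3\rho^7+2\rho^8\pmod5.
\]
On the other side, $\mathcal E_+=-\rho(1+\rho)(1+\rho+\rho^2)$ and $f\delta=3+2\rho^4$ by Example~\ref{ex:delta}. Over $\mathbb F_5$,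
\[
(1+\rho^4)\mathcal E_++\rho^5(3+2\rho^4)=\rho(1+\rho)^3Y(\rho),\qquad Y=-1+\rho-2\rho^2+3\rho^3-2\rho^4+2\rho^5 .
\]
So $f\nu_+=\rho Y(\rho)/(1+\rho)^2$, and $f\nu_-$ is obtained by $\rho\mapsto-\rho$. With $Y(\rho)(1-\rho)^2=-1+3\rho+3\rho^3+4\rho^5+4\rho^6+2\rho^7$ we find
\[
K=\tfrac\rho2\bigl[3Y(\rho)(1-\rho)^2+Y(-\rho)(1+\rho)^2\bigr]=3\rho+3\rho^2+3\rho^4+4\rho^6+3\rho^7+2\rho^8,
\]
as claimed. With the naive substitution $\rho\mapsto\rho^5$, that is, with $0$ in place of $\delta$, the function $f\nu_+$ would have a pole of order $4$ at $\rho=-1$, and $K$ would not be a polynomial.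
\end{example}

The proof has three ingredients: $\Phi$ solves the differential equation (Lemma~\ref{lem:MPhi}); its poles are no worse than those of $G_{<p}(u)$ (Lemma~\ref{lem:K}); and these two properties, with the value at $0$, leave no freedom.

\begin{lemma}\label{lem:MPhi}
$\mathcal M\Phi=0$ in $\mathcal A$.
\end{lemma}

\begin{proof}
Write $\Phi=fa$ with the unit $a=(N^2)^{-h}(1-p\nu)$. Since $\theta(N^2)=2\eta N^2$ and $2h=p-1$, we have $\theta a=a(\eta-p\chi)$ with $\chi=\eta+\theta\nu\in\mathbb F_p(\rho)$. So $(\theta-\eta)(ay)=a(\theta-p\chi)y$ for all $y$, and $(\theta-p\chi)^2f=\theta^2f-p(2\chi\,\theta f+f\,\theta\chi)$. By the definition of $\mathcal M$ and \eqref{eq:Hf},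
\[
a^{-1}\mathcal M\Phi=\mathcal Hf-p\,\Xi=-p\,\Xi,\qquad \Xi=(1-\rho^4)(2\chi\,\theta f+f\,\theta\chi)-2\rho^4\chi f .
\]
Since $\theta(1-\rho^4)^{-h}=4h\rho^4(1-\rho^4)^{-h-1}$ and $4h\equiv-2$, we have in $\mathbb F_p(\rho)$
\begin{equation}\label{eq:Xi}
\Xi=\frac{(1-\rho^4)^{h+1}}f\;\theta\Bigl(\frac{\chi f^2}{(1-\rho^4)^h}\Bigr).
\end{equation}
Apply $\theta$ to $\sigma(N^2)=(N^2)^p(1+2p\nu)$. By \eqref{eq:sigma} the left side gives $p(1+\theta\delta)(2\eta)^p(N^2)^p$, and the right side gives $p(2\eta+2\theta\nu)(N^2)^p$. So $\chi=(1+\theta\delta)\eta^p$, and Lemma~\ref{lem:delta}(a) gives $\chi f^2/(1-\rho^4)^h=\eta^p$, which is killed by $\theta$.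
\end{proof}

Formula \eqref{eq:Xi} shows what is needed of $\delta$: the function $(1+\theta\delta)f^2/(1-\rho^4)^h$ must be killed by $\theta$. For $0$ in place of $\delta$ this fails, since $f^2/(1-\rho^4)^h$ has a pole of order $h$, prime to $p$, at $\rho=1$.

\begin{lemma}\label{lem:K}
$K$ is a polynomial of degree at most $4h$.
\end{lemma}

\begin{proof}
By \eqref{eq:nu} and Lemma~\ref{lem:delta}(b), $f\nu_\pm$ is a polynomial of degree at most $p+2h$ divided by $(1\pm\rho)^p$. So the only finite pole of $f\nu_\pm$ is at $\rho=\mp1$, and the degree bound will follow once $K$ is a polynomial. We must show that the pole orders are at most $h$, not just at most $p$. The points $\rho=\pm1$ lie over $c=0$, so we study the effect of $\sigma$ on $1-\rho^4=c^2$.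

Write $\sigma(1-\rho^4)=(1-\rho^4)^p(1+p\nu_*)$ and $\sigma(1+\rho^2)=(1+\rho^2)^p(1+p\nu_\circ)$, so that $\nu_*=\nu_++\nu_-+\nu_\circ$. From $\sigma(1+\rho^2)=1+\rho^{2p}(1+2p\delta)$ we get
\[
f\nu_\circ=\frac{f\mathcal E_\circ+2\rho^{2p}f\delta}{(1+\rho^2)^p},\qquad\mathcal E_\circ=\frac{1+\rho^{2p}-(1+\rho^2)^p}p\in\mathbb Z[\rho],
\]
which is regular at $\rho=\pm1$. Also $f\nu_-$ is regular at $-1$ and $f\nu_+$ at $1$. So it suffices to bound the poles of $f\nu_*$ at $\pm1$.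

Let $\mathcal B=\mathcal A[c]/(c^2+\rho^4-1)$. It is free over $\mathcal A$ with basis $1,c$, so multiplication by $p$ identifies $\mathcal B/p=\mathbb K$ with $p\mathcal B$; and it receives $\mathcal O[1/f]/p^2$. Let $c'=\frac12(\alpha'+\alpha'^{-1})$. By Lemma~\ref{lem:R}, $\alpha'-\alpha'^{-1}=2iR^2$, so $c'^2=1-R^4=\sigma(1-\rho^4)$. Moreover $c'=c^p+p\zeta$, where $\zeta\in\mathbb K$ is given by
\[
2f\zeta=fA_++J(\alpha^p-\alpha^{-p}),\qquad A_+=\frac{\alpha^p+\alpha^{-p}-2c^p}p\in\mathbb Z_{(p)}[\alpha^{\pm1}].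
\]
The Laurent polynomial $2f\zeta$ is invariant under $\alpha\mapsto1/\alpha$, since $J$ and $\alpha^p-\alpha^{-p}$ both change sign; so it is a polynomial in $c$. Under $\alpha\mapsto-\alpha$, $c\mapsto-c$, the elements $f$ and $J$ are fixed ($h$ is even) while $A_+$ and $\alpha^p-\alpha^{-p}$ change sign; so it is an odd polynomial in $c$. From $c'^2=c^{2p}(1+2p\zeta/c^p)$ and $c^{2p}=(1-\rho^4)^p$ we get $\nu_*=2\zeta/c^p$, hence
\[
f\nu_*=\frac{2f\zeta/c}{c^{p-1}}=\frac{\text{even polynomial in }c}{(1-\rho^4)^h}.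
\]
The numerator is a polynomial in $c^2=1-\rho^4$, so the pole orders at $\rho=\pm1$ are at most $h$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:B}]
\emph{Agreement modulo $\rho^p$.} The fractions in $\mathcal A$ whose denominator has a unit constant term form a subring that embeds in $(\mathbb Z/p^2)[[\rho]]$, compatibly with $\theta$. By Lemma~\ref{lem:delta}(b) and \eqref{eq:nu}, $\nu$ is regular at $0$ with $\nu(0)=0$; so $\Phi$ lies in this subring and $\Phi(0)=1$. By Lemmas~\ref{lem:int}, \ref{lem:ode}, \ref{lem:MPhi} and~\ref{lem:sol}(a),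
\begin{equation}\label{eq:agree}
\Phi\equiv G(u)\equiv G_{<p}(u)\pmod{(p^2,\rho^p)}.
\end{equation}

\emph{The identity modulo $p$.} The polynomial $(1-\rho^2)^hf$ modulo $p$ is palindromic for the degree $4h$, by \eqref{eq:fmodp} and because $h$ is even. By \eqref{eq:agree} and Lemma~\ref{lem:pal},
\begin{equation}\label{eq:modp}
\widehat G\equiv(1-\rho^2)^hf\pmod p.
\end{equation}

\emph{The truncation is a solution.} At $\rho=-1$, \eqref{eq:modp} and \eqref{eq:Ghat} give $p\mid g_{p-1}$. Then \eqref{eq:trunc} and Lemma~\ref{lem:int} give $\mathcal DG_{<p}\equiv0\pmod{p^2}$, so $\mathcal MG_{<p}(u)=0$ in $\mathcal A$ by \eqref{eq:M}.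

\emph{The difference.} By \eqref{eq:modp}, $\Phi-G_{<p}(u)=pD$ with $D\in\mathbb F_p(\rho)$. We have $\mathcal MD=0$, and $D$ vanishes to order at least $p$ at $0$ by \eqref{eq:agree}. Let $\bar\Phi$ be the reduction of $\Phi$. By Lemma~\ref{lem:sol}(b), $D=\bar\Phi\,\Gamma$ with $\Gamma\in\mathbb F_p[[\rho^p]]$, $\Gamma(0)=0$. But $\Gamma=D/\bar\Phi$ is a rational function, and $\theta\Gamma=0$. Writing $\Gamma=\Gamma_1\Gamma_2^{p-1}/\Gamma_2^p$ with polynomials $\Gamma_1,\Gamma_2$, the numerator has derivative zero, so it is a polynomial in $\rho^p$ and hence a $p$-th power. Thus $\Gamma$ is a $p$-th power in $\mathbb F_p(\rho)$, and all its pole orders over $\overline{\mathbb F}_p$ are multiples of $p$.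

\emph{Conclusion.} We have
\[
(1-\rho^2)^hf\,\Gamma=(1+\rho)^{4h}D=\frac{(1-\rho^2)^hf-\widehat G}p-K,
\]
a polynomial of degree at most $4h$ by \eqref{eq:modp} and Lemma~\ref{lem:K}. All zeros of $(1-\rho^2)^hf$ modulo $p$ have multiplicity $<p$: the zeros $\pm1$ have multiplicity $h$ since $f(\pm1)\ne0$, and $\deg f=2h<p$. So these zeros cannot cancel a pole of $\Gamma$, and $\Gamma$ is a polynomial. As $(1-\rho^2)^hf$ has exact degree $4h$, it is a constant, and $\Gamma(0)=0$ gives $D=0$.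
\end{proof}

\section{Specialization and end of the proof}\label{sec:end}

Proposition~\ref{prop:B} is an identity of polynomials, so it can be evaluated at points of $W$. At a point with a Frobenius lift, $\sigma$ specializes to $\operatorname{Fr}$.

\begin{proposition}\label{prop:spec}
Let $p\equiv1\pmod4$. Let $\rho_1,c_1,N_1\in W$ with $\rho_1,1\pm\rho_1\in W^\times$, $c_1^2=1-\rho_1^4$, $N_1^2=(1+\rho_1)^3/(1-\rho_1)$, and put $u_1=\rho_1/(1+\rho_1)^2$. If $E_{c_1}$ has a Frobenius lift with multiplier $p/e_1$, then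
\[
G_{<p}(u_1)\equiv e_1\,N_1/\operatorname{Fr}(N_1)\pmod{p^2}.
\]
\end{proposition}

\begin{proof}
Note that $c_1^2-1=-\rho_1^4$ is a unit. By Proposition~\ref{prop:A}(a), $f(\rho_1)=P_h(c_1)\equiv e_1\pmod{p^2}$ is a unit. So the rational functions $\delta,\nu_\pm,\nu$ are regular at $\rho_1$ modulo $p$; let $\delta_1,\nu_{\pm,1},\nu_1\in\overline{\mathbb F}_p$ be their values. Evaluating Proposition~\ref{prop:B} at $\rho_1$ and dividing by $(1+\rho_1)^{4h}$ gives
\begin{equation}\label{eq:eval}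
G_{<p}(u_1)\equiv e_1N_1^{1-p}(1-p\nu_1)\pmod{p^2}.
\end{equation}
The assignment $\rho\mapsto\rho_1$, $c\mapsto c_1$ defines a homomorphism $\mathcal O[1/f]/p^2\to W/p^2$, sending $\alpha^{\pm1}$ to $\alpha_1^{\pm1}=c_1\pm i\rho_1^2$ and, by Proposition~\ref{prop:A}(b), $\alpha'$ to $\operatorname{Fr}(\alpha_1)$. Since $\operatorname{Fr}i=i$, we have $\operatorname{Fr}(\alpha_1)-\operatorname{Fr}(\alpha_1)^{-1}=2i\operatorname{Fr}(\rho_1)^2$, and Lemma~\ref{lem:R} gives $\operatorname{Fr}(\rho_1)^2\equiv\rho_1^{2p}(1+2p\delta_1)\pmod{p^2}$. As $\rho_1$ is a unit, $\operatorname{Fr}(\rho_1)=\rho_1^p(1+px)$ with $x\in W$; squaring shows that $x$ reduces to $\delta_1$. So $\operatorname{Fr}(\rho_1)\equiv\rho_1^p(1+p\delta_1)$, and by \eqref{eq:nu}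
\[
\operatorname{Fr}(1\pm\rho_1)\equiv(1\pm\rho_1)^p+p\,\mathcal E_\pm(\rho_1)\pm p\rho_1^p\delta_1\equiv(1\pm\rho_1)^p(1+p\nu_{\pm,1})\pmod{p^2}.
\]
Therefore $\operatorname{Fr}(N_1)^2\equiv N_1^{2p}(1+2p\nu_1)$, and writing $\operatorname{Fr}(N_1)=N_1^p(1+px')$ and squaring gives $\operatorname{Fr}(N_1)\equiv N_1^p(1+p\nu_1)\pmod{p^2}$. Thus $1-p\nu_1\equiv N_1^p/\operatorname{Fr}(N_1)$, and \eqref{eq:eval} is the claim.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:values}(b)]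
By \eqref{eq:c0}, \eqref{eq:N0} and Corollary~\ref{cor:mult}, Proposition~\ref{prop:spec} applies to $\rho_0,c_0,N_0$, with $u_1=\frac16$ and $e_1=e_0=e_p\operatorname{Fr}(N_0)/N_0$. It gives $G_{<p}(\frac16)\equiv e_p\pmod{p^2}$. Also $P_h(3)\equiv e_p\pmod{p^2}$ by Corollary~\ref{cor:mult}. Theorem~\ref{thm:factor} and Proposition~\ref{prop:CM} give $S_p(\frac16)\equiv e_p^2\equiv4a^2-2p\pmod{p^2}$.
\end{proof}

Together with Section~\ref{sec:ss}, this proves Theorem~\ref{thm:values} and Theorem~\ref{thm:main}.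

\begin{remark}
Theorem~\ref{thm:factor} is a congruence of polynomials, so it holds at every $u\in\mathbb Z_p$, and $G_{<p}$ can be computed from $g_0=1$, $g_1=2$ and \eqref{eq:rec}. In the situation of Proposition~\ref{prop:spec}, with $u_1\in\mathbb Z_p$, it gives $S_p(u_1)\equiv e_p\cdot e_1N_1/\operatorname{Fr}(N_1)\pmod{p^2}$. What distinguishes $u=\frac16$ in the proof is Lemma~\ref{lem:chain}: the curve $E_{c_0}$ is isogenous to $E$, and the constant relating the differentials is the value $N_0$ of $N$, so that the factors $N_0/\operatorname{Fr}(N_0)$ cancel.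
\end{remark}

\begin{thebibliography}{9}

\bibitem{AAR}
Andrews, Askey, and Roy, \emph{Special Functions}.

\bibitem{MO}
\emph{Let $p>3$ be a prime, and let $(\frac{\cdot}{p})$ be the Legendre symbol. Then $14\left(\frac3p\right)-\left(\frac p3\right)-12=\cdots$}, MathOverflow, \texttt{http://mathoverflow.net/questions/369963}.

\bibitem{Sil}
Silverman, \emph{The Arithmetic of Elliptic Curves}.

\end{thebibliography}
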